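# Linear order types with equal squares and different cubes

## Pairs of sequences with matched tails

Take two infinite sequences of natural numbers, $u$ and $c$, whose tails agree after a shift by a fixed integer $a$: that is, $c_{n+a}=u_n$ for all large $n$. The set of all such pairs, suitably ordered, is a linear order $X_a$. Everything below is about these orders, one for each $a\in\mathbb Z$. To define them we need two orders on sequences, one that reads a sequence from the front and one that reads it from the back.

Write $\omega=\{0,1,2,\dots\}$. A *word* $w$ is a finite sequence of natural numbers, $|w|$ is its length, $\emptyset$ is the empty word, and $wz$ denotes concatenation. The shift is $(Su)_n=u_{n+1}$, and $0^\omega$ is the zero sequence.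

**Reading from the front: $\mathcal N$.** Let $\mathcal N$ be the set of all sequences $u=(u_0,u_1,\dots)$ of natural numbers, ordered lexicographically: the first difference decides. For a word $w$ let $[w]=\{wz:z\in\mathcal N\}$, the *cone* of $w$. We use four facts.

1. $\mathcal N\cong[0,1)$, via $u\mapsto 1-\sum_{n}2^{-(u_0+\dots+u_n+n+1)}$. Each real in $(0,1]$ has exactly one binary expansion with infinitely many digits $1$, and $u$ records the gaps between consecutive $1$'s. At the first difference, a larger digit of $u$ postpones a $1$; this gives a strictly smaller sum, because the expansion with the earlier $1$ has further $1$'s after it. So $\mathcal N$ is dense and complete, with least element $0^\omega$ and no greatest element.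
2. Each $[w]$ is convex, and $z\mapsto wz$ is an isomorphism $\mathcal N\to[w]$.
3. $\sup[vj]=v(j+1)0^\omega=\min[v(j+1)]$ for a word $v$ and $j\in\omega$. Indeed, an element below $v(j+1)0^\omega$ is either smaller than $v$ at some index $<|v|$, or begins with $vi$, $i\le j$; and $[vj]$ has no greatest element.
4. Eventually zero sequences are dense in $\mathcal N$: if $u<u'$ first differ at index $k$, then $u_0\cdots u_k(u_{k+1}+1)0^\omega$ lies strictly between them.

**Reading from the back: $K_u$.** Write $u\,E_0\,v$ if $u_n=v_n$ for all large $n$. Let $K_u=\{c\in\mathcal N:c\,E_0\,u\}$, ordered by $c\prec c'$ iff $c_n<c'_n$ at the *largest* $n$ with $c_n\neq c'_n$. This $n$ exists because $c$ and $c'$ differ only finitely often. The order $K_u$ depends only on the $E_0$-class of $u$.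

For $s\in K_u$ and $m\in\omega$, the set $\{c:c_n=s_n\ \forall n\ge m\}$ has type $\omega^m$, since $m$ coordinates are free and the one of largest index is the most significant. It is convex: if $d\in K_u$ differs from $s$ at some index $\ge m$, then the largest such index decides the comparison of $d$ with every member of the set, always in the same way. Any finitely many elements of $K_u$ lie in one such set for $m$ large. Hence $\prec$ is a linear order, and every closed interval of $K_u$ is well-ordered.

*Examples.* $K_{0^\omega}$ consists of the finitely supported sequences. Via $c\mapsto\sum_n\omega^nc_n$ (largest exponent first) it is the set of ordinals below the ordinal $\omega^\omega$. By contrast $K_{1^\omega}$ has no least element: each of its members has a nonzero coordinate, and lowering that coordinate gives a smaller member.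

**Definition of $X_a$.** For $a\in\mathbb Z$,
$$X_a=\{(u,c)\in\mathcal N\times\mathcal N:\ c_{n+a}=u_n\text{ for all large }n\},$$
ordered by $u$ first and then by $c$ with $\prec$. For fixed $u$, the set $K^a_u$ of admissible $c$ is $K_v$ for any $v$ with $v_{n+a}=u_n$ for large $n$. So
$$X_a=\sum_{u\in\mathcal N}K_u^a .$$

*Examples.* The pair $(0^\omega,c)$ lies in $X_a$ iff $c$ is eventually zero, whatever $a$ is. If $u_n=n$, then $(u,c)\in X_a$ iff $c_n=n-a$ for all large $n$, and here $a$ is visible. The definition is explicit and uses no axiom of choice. The cardinality of $X_a$ is $2^{\aleph_0}$: $X_a$ is a subset of $\mathcal N\times\mathcal N$, and every $u\in\mathcal N$ occurs as a first coordinate.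

## Sierpiński's problem and what the orders $X_a$ say about it

An *order type* is the isomorphism type of a linear order, not necessarily a well-order. If $\alpha,\beta$ are realized by $A,B$, the product $\alpha\beta$ is the type of $A\times B$ with
$$(a,b)<(a',b')\iff b<b',\ \text{ or } b=b'\text{ and }a<a' .$$
So each point of $\beta$ is replaced by a copy of $\alpha$. For instance $2\omega=\omega$, while $\omega 2=\omega+\omega$. The product is associative, since both bracketings of $\alpha\beta\gamma$ compare triples by the third coordinate, then the second, then the first. Also $\alpha^n$ is the $n$-fold product. For powers it does not matter whether one uses this convention or the opposite one.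

There are non-isomorphic $X,Y$ with $X^n\cong Y^n$ for all $n>1$; these are examples due to A. C. Morel, generalized by Sierpiński. Sierpiński remarked: "We do not know so far any example of two types $\varphi$ and $\psi$, such that $\varphi^2=\psi^2$ but $\varphi^3\ne\psi^3$." The problem, as it appears at "An order type $\tau$ equal to its power $\tau^n, n>2$" (https://mathoverflow.net/posts/comments/384910), is to decide whether such types exist. They do: $\varphi=X_0$ and $\psi=X_1$.

**Theorem 1.** For $n,m\ge1$ and integers $a_i,b_j$:
$$X_{a_1}X_{a_2}\cdots X_{a_n}\cong X_{b_1}\cdots X_{b_m}\iff n=m\ \text{ and }\ a_1-a_2+a_3-\cdots=b_1-b_2+b_3-\cdots .$$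

**Corollary 2.** If $a\ne b$, then $X_a^n\cong X_b^n$ iff $n$ is even. In particular $\varphi=X_0$ and $\psi=X_1$ satisfy $\varphi^2=\psi^2$ and $\varphi^3\neq\psi^3$.

This follows from Theorem 1, because the alternating sum of $(a,\dots,a)$ is $0$ for $n$ even and $a$ for $n$ odd.

**Corollary 3.** The semigroup generated by $\varphi=X_0$ and $\psi=X_1$ under multiplication is presented by $\langle x,y\mid x^2=y^2\rangle$. That is, the only identities between finite products of $\varphi$'s and $\psi$'s are those that follow formally from $\varphi^2=\psi^2$.

## Equal squares by hand, and why the tails must be matched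

Well-orders give nothing. If $\alpha<\beta$ are ordinals with $\alpha>0$, then $\alpha\alpha<\alpha\beta\le\beta\beta$, and if $\alpha=0$ then $\alpha^2=0<\beta^2$. So ordinals with equal squares are equal. Idempotent types give nothing either: if $\varphi^2=\varphi$ and $\psi^2=\psi$, then equal squares mean equal types.

Here is a mechanism that forces equal squares. Suppose $\omega\varphi=\psi$ and $\psi\omega=\varphi$. Then
$$\psi\psi=\psi(\omega\varphi)=(\psi\omega)\varphi=\varphi\varphi .$$
A factor $\omega$ is pulled out of the right-hand $\psi$ and absorbed by the left-hand one. So we look for types that turn into each other when $\omega$ is multiplied on the left, respectively on the right.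

A copy of $\omega$ on the left is a new least significant coordinate; a copy on the right is a new most significant one. Sequences can absorb both. Prefixing a digit gives $\mathcal N\cdot\omega\cong\mathcal N$ by $(u,x)\mapsto xu$: both sides compare $x$ first, then $u$. Iterating,
$$\mathcal N\cdot\omega^m\cong\mathcal N\qquad(m\ge0). \tag{1}$$
Likewise $\omega\cdot K_{0^\omega}\cong K_{0^\omega}$ by $(x,c)\mapsto xc$: both sides compare $c$ first, then $x$. The natural first attempt is therefore $Z=K_{0^\omega}\cdot\mathcal N$, the pairs $(u,c)$ with $c\in K_{0^\omega}$, compared by $u$ and then by $c$. But then $\omega Z\cong Z$ and $Z\omega\cong Z$, so the mechanism returns $\varphi=\psi=Z$. The attempt fails because both prefixing operations leave no trace.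

The condition $c_{n+a}=u_n$ supplies the trace. The integer $a$ counts digits prefixed to $c$ minus digits prefixed to $u$.

## Sliding a factor $\omega$ through a product

**Step 1: how $\omega$ acts on $X_a$.** This step verifies that $\omega$ on the left raises the index and $\omega$ on the right lowers it:
$$\omega X_a\cong X_{a+1},\qquad X_a\,\omega\cong X_{a-1}. \tag{2}$$
For the first, map $(x,(u,c))\mapsto(u,xc)$. Then $(xc)_{n+1+a}=c_{n+a}=u_n$ for large $n$, so the image lies in $X_{a+1}$. Conversely, $(u,c')\in X_{a+1}$ comes from $x=c'_0$, $c=Sc'$, and $c_{n+a}=c'_{n+1+a}=u_n$ for large $n$. Both sides compare $u$, then $c$, then $x$.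

For the second, map $((u,c),x)\mapsto(xu,c)$. Then $(xu)_{n+1}=u_n=c_{n+a}=c_{(n+1)+(a-1)}$ for large $n$, so the image lies in $X_{a-1}$. The map is inverted in the same way by removing the first digit of the first sequence. Both sides compare $x$, then $u$, then $c$.

**Step 2: a normal form.** This step proves "$\Leftarrow$" of Theorem 1. By (2), for all $a,b$,
$$X_aX_b\cong X_a\,\omega\,X_{b-1}\cong X_{a-1}X_{b-1}.$$
Repeating this (in either direction, according to the sign of $b$) gives $X_aX_b\cong X_{a-b}X_0$. In particular $X_1^2\cong X_0^2$. With the convention $X_0^0=1$ we claim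
$$X_{a_1}\cdots X_{a_n}\cong X_\sigma X_0^{\,n-1},\qquad \sigma=a_1-a_2+a_3-\cdots. \tag{3}$$
This is clear for $n=1$. If $X_{a_2}\cdots X_{a_n}\cong X_{\sigma'}X_0^{n-2}$ with $\sigma'=a_2-a_3+\cdots$, then $X_{a_1}\cdots X_{a_n}\cong X_{a_1}X_{\sigma'}X_0^{n-2}\cong X_{a_1-\sigma'}X_0X_0^{n-2}$, and $a_1-\sigma'=\sigma$. So the length and the alternating sum determine the product.

By (3), the direction "$\Rightarrow$" follows from:
$$\text{if } X_aX_0^{n-1}\cong X_bX_0^{m-1},\ \text{ then } n=m \text{ and } a=b. \tag{4}$$
The rest is the proof of (4), that is, of the non-isomorphisms.

## The rigidity of $K_u$ and the relation $R_d$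

For $d\in\mathbb Z$ write $R_d(u,u')$ if $u'_n=u_{n+d}$ for all large $n$. Equivalently, $u=wz$ and $u'=w'z$ for some $z$ and words with $|w|-|w'|=d$: given $R_d$, cut $u'$ at a large index $k$ and $u$ at $k+d$; conversely $u'_{|w'|+i}=z_i=u_{|w|+i}$. Clearly $R_d(u,u')\iff R_{-d}(u',u)$. For example, $R_{-1}(u,xu)$ and $R_1(u,Su)$.

**Lemma 4.** $K_u\cong K_v$ iff $u\,E_0\,v$. Hence $K_u^a\cong K_{u'}^b$ iff $R_{b-a}(u,u')$.

*Proof.* The purpose is to show that the order $K_u$ lets one read off each coordinate of each of its points. If $u\,E_0\,v$, then $K_u=K_v$. Now let $g:K_u\to K_v$ be an isomorphism.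

Call $c,c'$ *near* if the interval between them is finite. If $c\ne c'$ differ only at index $0$, they are near. If $c\prec c'$ and their largest differing index is $\ge1$, then the infinitely many sequences obtained from $c$ by increasing $c_0$ all lie between $c$ and $c'$, so $c,c'$ are not near. Thus the nearness classes are the sets $\{c:Sc\text{ fixed}\}$. Each has type $\omega$, and $c_0$ is the position of $c$ in its class. For points in different classes, $c\prec c'$ iff $Sc\prec Sc'$, so $c\mapsto Sc$ identifies the ordered set of classes with $K_{Su}$.

Nearness is preserved by $g$, so $g$ maps classes onto classes. An isomorphism between copies of $\omega$ preserves position, so $g(c)_0=c_0$ for all $c$. Moreover $g$ induces an isomorphism $g_1:K_{Su}\to K_{Sv}$ with $Sg(c)=g_1(Sc)$. The same argument for $g_1$ gives $g(c)_1=g_1(Sc)_0=(Sc)_0=c_1$. Iterating, $g(c)_n=c_n$ for all $n$. Hence $g(c)=c\in K_u\cap K_v$, so $u\,E_0\,v$.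

For the second statement, write $K^a_u=K_v$ and $K^b_{u'}=K_{v'}$ with $v_{n+a}=u_n$ and $v'_{n+b}=u'_n$ for large $n$. Then $v\,E_0\,v'$ iff, for large $n$, $u'_n=v_{n+b}=u_{n+b-a}$. $\square$

So in $X_a=\sum_uK_u^a$ each index $u$ carries a label from which the class of $u$, shifted by $a$, can be recovered. We now separate the labels from the order of the indices.

**Definition.** For nonempty linear orders $M,M'$, a **$d$-isomorphism** $\mathcal N\cdot M\to\mathcal N\cdot M'$ is an order isomorphism $\phi$ such that $\phi(u,p)=(u',p')$ implies $R_d(u,u')$. Its inverse is a $(-d)$-isomorphism.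

*Example.* The map $(u,x)\mapsto xu$ is a $(-1)$-isomorphism $\mathcal N\cdot\omega\to\mathcal N$. So nonzero $d$ does occur for some $M,M'$.

Recall that a linear order is *scattered* if no suborder with at least two points is dense. A well-order is scattered: in a suborder with a non-greatest point $x$, the least element above $x$ has nothing between it and $x$.

**Lemma 5.** For nonempty $M,M'$, if $X_aM\cong X_bM'$, then there is a $(b-a)$-isomorphism $\mathcal N\cdot M\to\mathcal N\cdot M'$.

*Proof.* The purpose is to recognize the summands $K^a_u$ inside $X_aM$ from the order alone. We have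
$$X_aM=\sum_{(u,p)\in\mathcal N\cdot M}K_u^a .$$
Two points in the same summand bound a well-ordered interval, which is scattered.

Now take points in different summands, with indices $(u,p)<(u',p')$. If $p=p'$, consider the indices $(q,p)$ with $q$ eventually zero and $u<q<u'$; if $p<p'$, consider those with $q$ eventually zero and $q>u$. By fact 4, and since $\mathcal N$ has no greatest element, these indices form a dense order with more than one point, and they lie strictly between $(u,p)$ and $(u',p')$. For each such $q$, the sequence $0^\omega$ belongs to $K_q^a$. So the points $((q,0^\omega),p)$ form a nontrivial dense suborder of the interval between our two points, and that interval is not scattered.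

Thus the summands are exactly the classes of the relation "the interval between the two points is scattered". An isomorphism $X_aM\to X_bM'$ maps classes onto classes. It therefore induces an order isomorphism $\phi:\mathcal N\cdot M\to\mathcal N\cdot M'$ such that $\phi(u,p)=(u',p')$ implies $K_u^a\cong K^b_{u'}$. By Lemma 4 this says $R_{b-a}(u,u')$. $\square$

Taking $M=X_0^{n-1}$ and $M'=X_0^{m-1}$, statement (4) follows from:

**Proposition 6.** If there is a $d$-isomorphism $\mathcal N\cdot X_0^{n-1}\to\mathcal N\cdot X_0^{m-1}$ with $n,m\ge1$, then $n=m$ and $d=0$.

## Shift isomorphisms between intervals of $\mathcal N$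

We begin with order isomorphisms $f$ between convex subsets of $\mathcal N$ satisfying $R_d(u,f(u))$ for all $u$. The basic examples are the maps $\theta:[w]\to[w']$, $wz\mapsto w'z$, with $d=|w|-|w'|$. To read $d$ off such an $f$ we use the endpoints of cones. Let $Q\subset\mathcal N$ be the set of eventually zero sequences other than $0^\omega$, and for $x\in Q$ put
$$\ell(x)=1+\max\{n:x_n\neq0\}.$$
By fact 3, $\sup[w]$ lies in $Q$ and has $\ell(\sup[w])=|w|$, for every $w\ne\emptyset$. Under $\theta$, a point $wz$ with $z\in Q$ goes from length $|w|+\ell(z)$ to length $|w'|+\ell(z)$: the length drops by $d$. We want this for every $f$.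

**Why one cannot argue pointwise.** If $x,y$ are both eventually zero, then $R_d(x,y)$ holds for *every* $d$. So the hypothesis at a point of $Q$ says nothing about $d$; the information must come from neighboring points.

**Why Baire category on the whole interval is not enough.** The domain $I$ of $f$ is the union of the countably many sets $A_{w,w'}=\{u\in I:u=wz,\ f(u)=w'z\text{ for some }z\}$ with $|w|-|w'|=d$. By the Baire category theorem some $A_{w,w'}$ is dense in some open interval $I'\subseteq I$. Then $I'\subseteq[w]$, since each point of $I'$ lies between two points of $A_{w,w'}$, and $f=\theta$ on $I'$, since the two agree on a dense set. Doing this in every subinterval shows that $f$ is a prefix replacement locally on a dense open set. But $Q$ is countable, and points of $Q$ may lie outside this open set. Here is an example with $d=0$. Let $I=\{u:u>010^\omega\}$, $J=\{u:u>020^\omega\}$, and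
$$f(0jz)=0(j+1)z\quad(j\ge1),\qquad f(u)=u\quad(u_0\ge1).$$
This is an order isomorphism $I\to J$ with $R_0(u,f(u))$. Look at $x=10^\omega\in Q$. Every open interval around $x$ contains $0j0^\omega$ for all large $j$. If $f$ were $wz\mapsto w'z$ on such an interval, then $w$ would be a prefix of both $10^\omega$ and $0j0^\omega$, so $w=\emptyset$. Since $d=0$, also $w'=\emptyset$, and $f$ would be the identity there, which it is not.

The way out is to apply Baire category not to $I$ but to the closure of the set of points where the length law fails. For that to help, we must know that a failure at $x$ is never isolated: it forces failures that accumulate at $x$ from the left. This is Step 1 below.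

Recall the **Baire category theorem** in the form we need: if a nonempty completely metrizable space is a countable union of sets, then one of them is dense in some nonempty open set. Closed subsets of an open real interval are completely metrizable.

**Lemma 7.** Let $I,J\subseteq\mathcal N$ be nonempty convex sets without least or greatest element, and let $f:I\to J$ be an order isomorphism with $R_d(u,f(u))$ for all $u\in I$. Then $f(Q\cap I)=Q\cap J$ and $\ell(f(x))=\ell(x)-d$ for all $x\in Q\cap I$.

*Proof.* We have $0^\omega\notin I\cup J$, since it would be a least element. The relation $R_d$ preserves "eventually zero" in both directions. Hence $f(Q\cap I)=Q\cap J$. Suprema of subsets of $I$ that lie in $I$ are the same computed in $I$ or in $\mathcal N$, because $I$ is convex; likewise for $J$. Let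
$$D=\{x\in Q\cap I:\ \ell(f(x))-\ell(x)<-d\}.$$

**Step 1: a failure is a limit of failures from the left.** We show that each $x\in D$ is the supremum of a strictly increasing sequence in $D$.

Let $y=f(x)=w(m+1)0^\omega$ with $|w|=\ell(y)-1$, and let $y_j=wmj0^\omega$ for $j\ge1$. Then $\ell(y_j)=\ell(y)+1$. The $y_j$ increase strictly and are cofinal in $[wm]$, so $\sup_jy_j=\sup[wm]=y$. Since $y$ is not least in $J$, some element of $J$ lies below $y$, and $y_j$ exceeds it for large $j$; by convexity $y_j\in J$ for large $j$. Put $x_j=f^{-1}(y_j)\in Q\cap I$ for these $j$. The $x_j$ increase strictly with supremum $x$.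

Write $x=w'(m'+1)0^\omega$ with $|w'|=\ell(x)-1$. Since $x=\sup[w'm']$ and $x_j\to x$ from below, for large $j$ we have $w'm'0^\omega<x_j<x$. Hence $x_j\in[w'm']$ and $x_j\neq w'm'0^\omega$. So $x_j$ has a nonzero digit at an index $\ge|w'|+1$, which gives $\ell(x_j)\ge|w'|+2=\ell(x)+1$. Therefore
$$\ell(f(x_j))-\ell(x_j)\le(\ell(y)+1)-(\ell(x)+1)=\ell(f(x))-\ell(x)<-d,$$
that is, $x_j\in D$ for large $j$.

**Step 2: a single prefix replacement near some failure.** The purpose is to find $x\in D$ and points $p_j\to x$ from below at which $f$ is given by one pair of words.

Suppose $D\ne\emptyset$, and let $P$ be the closure of $D$ in $I$. By fact 1, $I$ is homeomorphic to an open real interval, so the Baire category theorem holds in $P$. By hypothesis $P$ is the union of the countably many sets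
$$P_{w,w'}=\{u\in P:\ u=wz,\ f(u)=w'z\ \text{for some }z\},\qquad|w|-|w'|=d.$$
So for some $w,w'$ there is an open interval $I'\subseteq I$ with $P\cap I'\neq\emptyset$ and $P_{w,w'}$ dense in $P\cap I'$. Since $D$ is dense in $P$, pick $x\in D\cap I'$. By Step 1 there is a strictly increasing sequence $x_j\in D\cap I'$ with supremum $x$. Each interval $(x_j,x_{j+2})$ lies in $I'$ and meets $P$, in $x_{j+1}$, so it contains a point $p_j\in P_{w,w'}$. Then $p_j<x$, $\sup_jp_j=x$, $p_j\in[w]$, and $f(p_j)=\theta(p_j)$, where $\theta:[w]\to[w']$, $wz\mapsto w'z$, is an order isomorphism. Since $f$ is an order isomorphism of convex sets,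
$$f(x)=\sup_jf(p_j)=\sup_j\theta(p_j). \tag{5}$$

**Step 3: the length law holds at $x$ after all.** This contradicts $x\in D$.

*Case $x\in[w]$.* Say $x=wz$. As $p_j\in[w]$ and $p_j<x$, we have $z\neq0^\omega$, and $z$ is eventually zero, so $z\in Q$. In $[w]$ the supremum of the $p_j$ is $x$, so in $[w']$ the supremum of the $\theta(p_j)$ is $\theta(x)$, and by convexity of $[w']$ this is also the supremum in $\mathcal N$. By (5), $f(x)=\theta(x)=w'z$. Hence $\ell(f(x))=|w'|+\ell(z)=|w|-d+\ell(z)=\ell(x)-d$.

*Case $x\notin[w]$.* Since $x>p_j\in[w]$ and $[w]$ is convex, $x$ is above all of $[w]$. As $x=\sup_jp_j$, the $p_j$ are cofinal in $[w]$ and $x=\sup[w]$. Here $w\ne\emptyset$, because $[\emptyset]=\mathcal N$ contains $x$. So $\ell(x)=|w|$. The points $\theta(p_j)$ are cofinal in $[w']$, so by (5) $f(x)=\sup[w']$. In particular $[w']$ is bounded, so $w'\neq\emptyset$, and $\ell(f(x))=|w'|=|w|-d=\ell(x)-d$.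

**Step 4: both inequalities.** The contradiction shows $D=\emptyset$, that is, $\ell(f(x))\ge\ell(x)-d$ on $Q\cap I$. The map $f^{-1}:J\to I$ satisfies the hypotheses with $-d$ in place of $d$, so $\ell(x)\ge\ell(f(x))+d$. Together these give equality. $\square$

**Lemma 8.** A $d$-isomorphism $f:\mathcal N\to\mathcal N$ exists only if $d=0$.

*Proof.* The least element is fixed: $f(0^\omega)=0^\omega$. Apply Lemma 7 with $I=J=\mathcal N\setminus\{0^\omega\}$. Then $f$ permutes $Q$, and $\ell(f(x))=\ell(x)-d$. Since $\ell(Q)=\{1,2,3,\dots\}$, we get $\{1-d,2-d,\dots\}=\{1,2,\dots\}$, so $d=0$. $\square$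

This is Proposition 6 for $n=m=1$; it already shows $X_a\not\cong X_b$ for $a\neq b$.

## Cutting $\mathcal N\cdot X_0L$ at its gaps

For longer products we first decompose. A *gap* of a linear order is a partition of it into nonempty sets $I<J$ such that $I$ has no greatest and $J$ no least element. For instance $\mathbb Q$ has a gap at $\sqrt2$, and $[0,1)$ has none. Write $x\approx y$ if no gap separates $x$ from $y$. This is an equivalence relation, since a gap separating $x$ from $z$ separates $x$ from $y$ or $y$ from $z$. Its classes are convex, and it is invariant under isomorphism.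

**Lemma 9.** $\mathcal N$ has a single $\approx$-class. For nonempty $L$, the $\approx$-classes of
$$\mathcal N\cdot X_0L=\sum_{(v,p)\in\mathcal N\cdot L}\mathcal N\cdot K_v$$
are exactly the summands $\mathcal N\cdot K_v$, and there are infinitely many of them.

*Proof.* The displayed equality holds because $X_0=\sum_vK_v$; the point $(u,((v,c),p))$ appears as $(u,c)$ in the summand with index $(v,p)$. There are infinitely many indices. Since $\mathcal N\cong[0,1)$ is complete, it has no gaps.

*Different summands are separated by a gap.* Let $(v,p)<(v',p')$ be indices. Let $I$ be the union of the summands with index $\le(v,p)$, and $J$ the rest. Then $I$ has no greatest element, because $\mathcal N$ has none. The index order $\mathcal N\cdot L$ is dense: within one copy of $\mathcal N$ use density of $\mathcal N$, and between points of different copies use that $\mathcal N$ has no greatest element. So there is no first summand with index above $(v,p)$, and $J$ has no least element. Hence $(I,J)$ is a gap separating the two summands.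

*No gap separates points of one summand.* Let $x<y$ lie in one summand $\mathcal N\cdot K_v$. Their $K_v$-coordinates agree from some index $m$ on, say with $s$. So $[x,y]$ lies in the convex set of all $(u,c)$ with $c_n=s_n$ for $n\ge m$. By (1), this set is isomorphic to $\mathcal N\cdot\omega^m\cong\mathcal N\cong[0,1)$. Hence $[x,y]$ is isomorphic to a closed real interval. Suppose $(I,J)$ is a gap with $x\in I$, $y\in J$. A greatest element of $I\cap[x,y]$ would be greatest in $I$, since every element of $I$ is below $y$; a least element of $J\cap[x,y]$ would likewise be least in $J$. So the gap restricts to a gap of $[x,y]$. But in a closed real interval the supremum of the lower part is either its greatest element or the least element of the upper part, so there is no gap. $\square$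

So a $d$-isomorphism between longer products splits into $d$-isomorphisms $\mathcal N\cdot K_v\to\mathcal N\cdot K_{v'}$, and we must learn what such a map says about $v$ and $v'$.

## Two-sided sequences and the change of sign

Glue $(u,c)\in\mathcal N\cdot K_v$ into one two-sided sequence $t\in\omega^{\mathbb Z}$ by
$$t_n=u_n,\qquad t_{-n-1}=c_n\qquad(n\ge0).$$
In $\mathcal N\cdot K_v$ one compares $c$ first, at its largest difference, and then $u$, at its first difference. In terms of $t$, the smallest index of a difference decides. So $\mathcal N\cdot K_v$ becomes
$$\mathcal B_v=\{t\in\omega^{\mathbb Z}:\ t_{-n-1}=v_n\text{ for all large }n\},$$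
ordered by the smallest-index difference. A $d$-isomorphism $\phi:\mathcal B_v\to\mathcal B_{v'}$ is an order isomorphism with $\phi(t)_n=t_{n+d}$ for all large $n$.

*Example.* The plain shift $\phi(t)_n=t_{n+d}$ for all $n\in\mathbb Z$ is a $d$-isomorphism from $\mathcal B_v$ onto $\mathcal B_{v'}$, where $v'_n=v_{n-d}$ for large $n$, because $\phi(t)_{-n-1}=t_{-(n-d)-1}$. So $d\neq0$ is possible here, but it shows up as $R_{-d}(v,v')$. The next lemma says that this always happens.

**Lemma 10.** If there is a $d$-isomorphism $\phi:\mathcal N\cdot K_v\to\mathcal N\cdot K_{v'}$, then $R_{-d}(v,v')$.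

*Proof.* Work with $\mathcal B_v$ and $\mathcal B_{v'}$.

**Step 1: end elements.** This tells us which points to exclude. If $t\in\mathcal B_v$ has a nonzero coordinate, lowering it gives a smaller element. So the only possible least element of $\mathcal B_v$ is the zero sequence, and if the zero sequence belongs to $\mathcal B_v$, it is least. There is no greatest element, since one can raise a coordinate. The same holds for $\mathcal B_{v'}$.

**Step 2: the length law for $\phi$.** This transports Lemma 7 to two-sided sequences. For $t$ that is eventually zero as $n\to+\infty$ and not identically zero, put $\ell(t)=1+\max\{n\in\mathbb Z:t_n\ne0\}$. We claim that for such $t\in\mathcal B_v$, $\phi(t)$ is again of this kind and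
$$\ell(\phi(t))=\ell(t)-d. \tag{6}$$
Since $\phi(t)_n=t_{n+d}$ for large $n$, $\phi(t)$ is eventually zero. By Step 1, $t$ is not least in $\mathcal B_v$, so $\phi(t)$ is not least in $\mathcal B_{v'}$, and therefore $\phi(t)$ is not identically zero.

Choose $t^-<t<t^+$ in $\mathcal B_v$. For $k\in\omega$ let $C=\{r\in\mathcal B_v:r_n=t_n\ \forall n<-k\}$ and $C'=\{r\in\mathcal B_{v'}:r_n=\phi(t)_n\ \forall n<-k\}$. Both are convex, since an element outside $C$ differs from all members of $C$ at the same smallest index $<-k$, and in the same direction; likewise for $C'$. Any finitely many points of $\mathcal B_v$ lie in $C$ for $k$ large, and similarly for $C'$. Fix $k$ so large that $t^\pm\in C$ and $\phi(t^\pm)\in C'$. Let $\hat I=(t^-,t^+)$. Then $\hat I\subseteq C$ and $\phi(\hat I)=(\phi(t^-),\phi(t^+))\subseteq C'$.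

The map $r\mapsto(r_{-k},r_{-k+1},\dots)$ identifies each of $C$, $C'$ with $\mathcal N$. Under these identifications $\hat I$ and $\phi(\hat I)$ become convex sets $I,J\subseteq\mathcal N$, nonempty and, by density of $\mathcal N$, without least or greatest element. The map $\phi|_{\hat I}$ becomes an order isomorphism $f:I\to J$, and for large $n$
$$f(u)_n=\phi(r)_{n-k}=r_{n-k+d}=u_{n+d},$$
so $R_d(u,f(u))$. Thus Lemma 7 applies with the same $d$. The points corresponding to $t$ and $\phi(t)$ are eventually zero, and they are not $0^\omega$, since $0^\omega\notin I\cup J$. So they lie in $Q$, and their lengths in $\mathcal N$ are $\ell(t)+k$ and $\ell(\phi(t))+k$. Lemma 7 gives $\ell(\phi(t))+k=\ell(t)+k-d$, which is (6).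

**Step 3: recovering $v$ and $v'$.** The aim is to find a copy of $K_v$ in $\mathcal B_v$ that $\phi$ must carry to a known set. Apply (6) to $\phi$, and to $\phi^{-1}$ with $-d$. If $\mathcal B_v$ contains the zero sequence, it is least there and is mapped to the least element of $\mathcal B_{v'}$, which is the zero sequence; and conversely. Since $\ell(t)\le0$ means that $t$ vanishes on all $n\ge0$, and $\ell(t')\le-d$ means that $t'$ vanishes on all $n\ge-d$, the map $\phi$ carries
$$\{t\in\mathcal B_v:t_n=0\ \forall n\ge0\}\quad\text{onto}\quad\{t'\in\mathcal B_{v'}:t'_n=0\ \forall n\ge-d\}.$$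
The first set is isomorphic to $K_v$, by $c_n=t_{-n-1}$. In the second, put $c_n=t'_{-n-1-d}$ for $n\ge0$. These are exactly the free coordinates, and $c_n=t'_{-(n+d)-1}=v'_{n+d}$ for large $n$; so the second set is isomorphic to $K_{v''}$, where $v''_n=v'_{n+d}$ for large $n$. Hence $K_v\cong K_{v''}$, and Lemma 4 gives $v\,E_0\,v''$, that is, $v_n=v'_{n+d}$ for large $n$. Equivalently $v'_n=v_{n-d}$ for large $n$, which is $R_{-d}(v,v')$. $\square$

## The induction behind Proposition 6 and Theorem 1

*Proof of Proposition 6.* We use induction on $n$, for all $m$ and $d$ at once. Each application strips one factor $X_0$ from both sides and changes the sign of $d$. Let $\phi$ be the given $d$-isomorphism.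

**Step 1: the base case.** By Lemma 9, $\mathcal N\cdot X_0^{n-1}$ has one $\approx$-class if $n=1$ and infinitely many if $n\ge2$; likewise for $m$. Hence $n=1$ iff $m=1$. If $n=m=1$, then $d=0$ by Lemma 8.

**Step 2: removing a factor.** Let $n,m\ge2$. Apply Lemma 9 with $L=X_0^{n-2}$ and with $L=X_0^{m-2}$. Since $\phi$ preserves $\approx$, it maps summands onto summands and induces an order isomorphism
$$\psi:\mathcal N\cdot X_0^{n-2}\to\mathcal N\cdot X_0^{m-2}$$
of the index orders. If $\psi(v,p)=(v',p')$, then $\phi$ restricts to an isomorphism $\mathcal N\cdot K_v\to\mathcal N\cdot K_{v'}$. This is a $d$-isomorphism, because the $\mathcal N$-coordinate of a point of a summand is its $\mathcal N$-coordinate in the whole order. By Lemma 10, $R_{-d}(v,v')$. So $\psi$ is a $(-d)$-isomorphism. By induction $n-1=m-1$ and $-d=0$. $\square$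

*Proof of Theorem 1.* The direction "$\Leftarrow$" is (3). For "$\Rightarrow$", (3) turns the given isomorphism into $X_\sigma X_0^{n-1}\cong X_\tau X_0^{m-1}$, where $\sigma$ and $\tau$ are the alternating sums of the $a_i$ and of the $b_j$. Lemma 5 gives a $(\tau-\sigma)$-isomorphism $\mathcal N\cdot X_0^{n-1}\to\mathcal N\cdot X_0^{m-1}$, and Proposition 6 gives $n=m$ and $\sigma=\tau$. $\square$

For Sierpiński's question itself, $\psi^3=X_1^3\cong X_1X_0^2$ by (3). An isomorphism $X_0^3\cong X_1X_0^2$ would give a $1$-isomorphism of $\mathcal N\cdot X_0^2$ to itself, hence a $(-1)$-isomorphism of $\mathcal N\cdot X_0$ to itself, hence a $1$-isomorphism of $\mathcal N$ to itself, which Lemma 8 forbids.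

## The semigroup generated by $X_0$ and $X_1$

*Proof of Corollary 3.* Since $\varphi^2=\psi^2$, the map $x\mapsto\varphi$, $y\mapsto\psi$ induces a surjective homomorphism from $\langle x,y\mid x^2=y^2\rangle$ onto the semigroup generated by $\varphi,\psi$. We show that it is injective by counting elements of each length. Length is well defined in the presented semigroup, because both sides of the relation have length $2$. By Theorem 1, products of different lengths in $\varphi,\psi$ are different. So it suffices to fix a length $n$.

**Step 1: there are exactly $n+1$ products of length $n$.** This counts the target. By Theorem 1, a product of length $n$ is determined exactly by its alternating sum $\sigma$, where $x$ counts $0$ and $y$ counts $1$. A $y$ at an odd position contributes $+1$, and a $y$ at an even position contributes $-1$. There are $\lceil n/2\rceil$ odd and $\lfloor n/2\rfloor$ even positions, and the $y$'s may be placed freely, so $\sigma$ takes exactly the values from $-\lfloor n/2\rfloor$ to $\lceil n/2\rceil$. These are $n+1$ values.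

**Step 2: the presented semigroup has at most $n+1$ elements of length $n$.** This counts the source by rewriting words. In the presented semigroup $yy=xx$, and $yxx=yyy=xxy$. Consider the rewriting rules
$$yy\to xx,\qquad yxx\to xxy .$$
Rewriting terminates: the first rule lowers the number of $y$'s; the second keeps this number and increases the sum of the positions of the $y$'s, which is bounded. So every element of length $n$ is represented by a word of length $n$ avoiding $yy$ and $yxx$. In such a word, after the first $y$, each $y$ is followed by $x$ or the end, and each $yx$ is followed by $y$ or the end. Hence the word is $x^i$ followed by an alternating word $yxyx\cdots$ of length $n-i$, with $0\le i\le n$. There are $n+1$ such words.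

**Step 3: conclusion.** This compares the two counts. A surjection from a set of at most $n+1$ elements onto a set of $n+1$ elements is injective. So the homomorphism is injective on each length, hence an isomorphism. $\square$
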